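\title{Expressibility in intuitionistic propositional logic is undecidable}

\begin{abstract}
A formula is expressible in a list of formulas if it can be obtained from the list and the variables by substitution and by replacement with equivalent formulas. We prove that no algorithm decides, for a formula $A$ and a finite list $\Sigma$, whether $A$ is expressible in $\Sigma$ in intuitionistic propositional logic. The problem is $\Sigma^0_1$-complete already when $\Sigma$ is one fixed formula, and also when $A$ is fixed and $\Sigma$ ranges over one-element lists. The proof encodes reachability for two-counter programs. A step of the program becomes an implication whose premise checks its arguments. On correct arguments the premise is a theorem. On all other arguments the implication is controlled by a set of upsets, closed under $\Sigma$, of a partial order built from the reachable configurations.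
\end{abstract}

\section{The expressibility problem}\label{sec:intro}

A propositional formula $B(p_1,\dots,p_k)$ can be regarded as a $k$-place connective. Given finitely many such connectives, one asks which others can be composed from them, using each as a black box. This paper shows that in intuitionistic logic no algorithm answers the question.

Formulas are built from variables $p_1,p_2,\dots$ with $\wedge,\vee,\to,\neg$, and $X\leftrightarrow Y$ abbreviates $(X\to Y)\wedge(Y\to X)$. We write $I$ for the set of formulas derivable in the intuitionistic propositional calculus. An \emph{intermediate logic} is a set $L$ of classical tautologies that contains $I$ and is closed under modus ponens and substitution. Formulas $X,Y$ are \emph{equivalent in $L$} if $X\leftrightarrow Y\in L$, and $X\equiv Y$ means equivalence in $I$.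

\begin{definition}\label{def:E}
Let $L$ be an intermediate logic and $\Sigma$ a list of formulas. The set $E_L(\Sigma)$ of formulas \emph{expressible in $\Sigma$ in $L$} is the least set of formulas such that
\begin{enumerate}
\item[(a)] every variable and every member of $\Sigma$ belongs to it;
\item[(b)] if $C$ belongs to it and $C'$ is equivalent to $C$ in $L$, then $C'$ belongs to it;
\item[(c)] if $C$ belongs to it, the variables of $C$ are among $p_1,\dots,p_k$, and $D_1,\dots,D_k$ belong to it, then so does the result of substituting $D_j$ for $p_j$ simultaneously in $C$.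
\end{enumerate}
The list $\Sigma$ is \emph{functionally complete in $L$} if every formula is in $E_L(\Sigma)$.
\end{definition}

Replacing a subformula by an $L$-equivalent one gives an $L$-equivalent formula, so (b) covers such replacements. The connectives themselves are not available unless they are expressible. For instance, $E_I(\{\neg p_1\})$ consists of the formulas equivalent to $p_i$, $\neg p_i$ or $\neg\neg p_i$ for some $i$, because $\neg\neg\neg p\equiv\neg p$.

The problem, taken from \cite{eom}, is this: \emph{is there an algorithm which, for every formula $A$ and every finite list $\Sigma$, decides whether $A\in E_I(\Sigma)$?}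

There are two reasons to expect a positive answer. First, in classical logic the problem is decidable, because there are only finitely many truth functions of $k$ arguments to search (Proposition~\ref{prop:tabular}). Second, by induction on formulas and (c), a list is functionally complete exactly when the four formulas $p_1\wedge p_2$, $p_1\vee p_2$, $p_1\to p_2$, $\neg p_1$ are expressible in it, and recognizing functional completeness in $I$ is known to be algorithmically solvable. (We do not use this result.) So a natural special case is decidable. The general case is not.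

\begin{theorem}\label{thm:A}
There is no algorithm deciding, for a formula $A$ and a finite list $\Sigma$, whether $A\in E_I(\Sigma)$. There is even a fixed finite list $\Sigma^*$ for which $\{A: A\in E_I(\Sigma^*)\}$ is undecidable.
\end{theorem}

Recall that a set is \emph{$\Sigma^0_1$-complete} if it is recursively enumerable and every recursively enumerable set $X\subseteq\mathbb N$ reduces to it by a computable map $\phi$, meaning that $x\in X$ if and only if $\phi(x)$ lies in the set. Such a set is undecidable.

\begin{theorem}\label{thm:B}
\begin{enumerate}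
\item[(1)] There is a single formula $B$ such that $\{A:A\in E_I(\{B\})\}$ is undecidable, indeed $\Sigma^0_1$-complete.
\item[(2)] There is a fixed formula $A$ such that $\{B:A\in E_I(\{B\})\}$ is undecidable, indeed $\Sigma^0_1$-complete.
\item[(3)] Let $F^*$ be the frame of Section~\ref{sec:frame} for the program and the number of parameters fixed in the proof of (1), and let $\mathrm{Log}(F^*)$ be the set of formulas valid in $F^*$. With the formula $B$ of (1), the set $\{A:A\in E_L(\{B\})\}$ is undecidable for every intermediate logic $L$ with $I\subseteq L\subseteq \mathrm{Log}(F^*)$.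
\end{enumerate}
\end{theorem}

\begin{corollary}\label{cor:incl}
The problems ``$E_I(\Sigma_1)\subseteq E_I(\Sigma_2)$?'' and ``$E_I(\Sigma_1)=E_I(\Sigma_2)$?'' for finite lists $\Sigma_1,\Sigma_2$ are algorithmically unsolvable.
\end{corollary}

\begin{proof}
If $A\in E_I(\Sigma)$, then $E_I(\Sigma)$ satisfies (a)--(c) for the lists $\{A\}$ and $\Sigma\cup\{A\}$, so it contains $E_I(\{A\})$ and $E_I(\Sigma\cup\{A\})$. Hence each of the conditions $E_I(\{A\})\subseteq E_I(\Sigma)$ and $E_I(\Sigma\cup\{A\})=E_I(\Sigma)$ is equivalent to $A\in E_I(\Sigma)$, and Theorem~\ref{thm:A} applies.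
\end{proof}

Section~\ref{sec:inv} recalls the semantics and the one tool we use to prove that a formula is not expressible. Section~\ref{sec:toy} shows the encoding on a graph with four vertices. Sections~\ref{sec:prog}--\ref{sec:sigma} carry it out for counter programs, and Section~\ref{sec:proofs} derives the theorems. About $I$ we use only elementary derivations, its recursive enumerability, and soundness for algebras of upsets.

\section{Upsets and invariant sets}\label{sec:inv}

A \emph{frame} is a nonempty partially ordered set $F$. For $W\subseteq F$ let ${\downarrow}W$ be the set of points below some point of $W$; we write ${\downarrow}w$ for ${\downarrow}\{w\}$, and say that $w$ \emph{sees} $w'$ if $w\le w'$. An \emph{upset} is a subset closed upward. On the set $\mathrm{Up}(F)$ of upsets, $\wedge$ and $\vee$ are intersection and union, and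
\begin{equation}\label{eq:imp}
U\to U'=F\setminus{\downarrow}(U\setminus U'),\qquad \neg U=F\setminus{\downarrow}U .
\end{equation}
Thus $w\in U\to U'$ if and only if every point of $U$ seen by $w$ lies in $U'$. An assignment of upsets to the variables gives every formula a value in $\mathrm{Up}(F)$. We write $\top=F$. A formula is \emph{valid} in $F$ if its value is always $\top$, and $\mathrm{Log}(F)$ is the set of valid formulas. The \emph{soundness theorem} states that $I\subseteq\mathrm{Log}(F)$. The following facts are read off from \eqref{eq:imp}.
\begin{itemize}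
\item $U\to U'=\top$ if and only if $U\subseteq U'$, and $U\leftrightarrow U'=\top$ if and only if $U=U'$.
\item At a maximal point $\mu$ the connectives behave classically: $\mu\in U\to U'$ if and only if $\mu\notin U$ or $\mu\in U'$, and $\mu\in\neg U$ if and only if $\mu\notin U$.
\item If every point sees a maximal point, then $w\in\neg U$ if and only if $w$ sees no maximal point of $F$ lying in $U$.
\item If $F$ has a least point $r$, an upset equals $\top$ if and only if it contains $r$.
\end{itemize}

To show that a formula is expressible one exhibits a derivation. To show that it is not, one exhibits a set of values that $\Sigma$ cannot leave. Let $H$ be a set with operations $\wedge,\vee,\to,\neg$, so that formulas can be evaluated in $H$. Say that $H$ \emph{respects $L$} if formulas equivalent in $L$ have equal values under every assignment. By the first fact above, $\mathrm{Up}(F)$ respects every $L\subseteq\mathrm{Log}(F)$, and in particular $I$. A formula \emph{preserves} a nonempty set $J\subseteq H$ if its value lies in $J$ under every assignment of elements of $J$ to all variables.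

\begin{lemma}\label{lem:inv}
If $H$ respects $L$ and every member of $\Sigma$ preserves $J\subseteq H$, then every formula in $E_L(\Sigma)$ preserves $J$.
\end{lemma}

\begin{proof}
The set of formulas preserving $J$ contains the variables and $\Sigma$. It is closed under (b) because $H$ respects $L$. It is closed under (c): under an assignment in $J$ the formulas $D_j$ have values $U_j\in J$, and the value of the substituted formula is the value of $C$ under $p_j:=U_j$.
\end{proof}

\begin{example}\label{ex:or}
Classically $p_1\vee p_2$ is expressible in $\Sigma=\{p_1\wedge p_2,\ p_1\to p_2,\ \neg p_1\}$, as $\neg(\neg p_1\wedge\neg p_2)$. In $I$ it is not. Let $F=\{r,\mu_1,\mu_2\}$ with $r<\mu_1$, $r<\mu_2$, and $J=\{\varnothing,\{\mu_1\},\{\mu_2\},F\}$. This set is closed under intersection. It is closed under $\neg$, which swaps $\varnothing$ with $F$ and $\{\mu_1\}$ with $\{\mu_2\}$. It is closed under $\to$: $U\to U'=F$ if $U\subseteq U'$, $F\to U'=U'$, and in the remaining cases $U=\{\mu_i\}$ is disjoint from $U'$, so $U\to U'=\neg U$. But $\{\mu_1\}\vee\{\mu_2\}=F\setminus\{r\}\notin J$.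
\end{example}

The upset $F\setminus\{r\}$ will be the forbidden value throughout the paper. Lemma~\ref{lem:inv} also explains the classical case. A logic $L$ is \emph{locally tabular} if for every $k$ there are finitely many formulas in $p_1,\dots,p_k$ up to equivalence in $L$. Classical logic is locally tabular and decidable, by truth tables.

\begin{proposition}\label{prop:tabular}
If an intermediate logic $L$ is decidable and locally tabular, then expressibility in finite lists in $L$ is decidable.
\end{proposition}

\begin{proof}
Let the variables of $A$ be among $p_1,\dots,p_k$, and let $H$ be the finite set of classes $[X]$ of formulas in $p_1,\dots,p_k$ modulo $L$. Equivalence in $L$ is compatible with the connectives, so they act on $H$, and the value of $C$ under $p_j:=[D_j]$ is the class of the substituted formula. As $L$ is closed under substitution, $H$ respects $L$. Let $J$ be the closure of $\{[p_1],\dots,[p_k]\}$ under the operations induced by the members of $\Sigma$. We compute representatives of $J$: starting from $p_1,\dots,p_k$, substitute listed formulas into members of $\Sigma$ in all ways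 and add each result not equivalent in $L$ to a listed formula. This stops because $H$ is finite, and all listed formulas are expressible by (c). So $[A]\in J$ implies $A\in E_L(\Sigma)$ by (b). Conversely, if $A\in E_L(\Sigma)$, then $A$ preserves $J$ by Lemma~\ref{lem:inv}, and an assignment in $J$ with $p_j:=[p_j]$ for $j\le k$ gives $[A]\in J$.
\end{proof}

The argument needs finitely many classes. In $I$ there are infinitely many (Remark~\ref{rem:nottab}), and this is the room in which we store counters.

\section{A checked step}\label{sec:toy}

Take the directed graph on the vertices $1,2,3,4$ with edges $1\to2$ and $3\to4$, and start at $1$. We want formulas $\Gamma_1,\dots,\Gamma_4$ and a list from which $\Gamma_i$ can be obtained exactly for the reachable vertices $1,2$. Put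
\[
\eta=\neg p_1\vee\neg p_2\vee\neg p_3\vee\neg p_4,\qquad \Gamma_i=(\neg\neg p_i\to p_i)\wedge\eta,
\]
and take the list consisting of $\Gamma_1$ and one formula per edge, in a new variable $z$:
\[
(z\leftrightarrow\Gamma_1)\to\Gamma_2,\qquad (z\leftrightarrow\Gamma_3)\to\Gamma_4 .
\]
The premise checks that $z$ is the formula of the source vertex. Substituting $\Gamma_1$ for $z$ in the first edge formula makes the premise a theorem, and $\Phi\to\Psi\equiv\Psi$ for $\Phi\in I$. So $\Gamma_2$ is expressible.

For the converse, build a frame with a point $c_i$ only for reachable $i$: let $F=\{r,c_1,c_2,\ell_1,\dots,\ell_4\}$, where $r$ is least, $c_1<\ell_1$ and $c_2<\ell_2$. Assign $p_i:=g_i=\{\ell_i\}$. Then $\neg g_i=F\setminus{\downarrow}\ell_i$, so $\eta$ has value $e=F\setminus\{r\}$. Further, $\neg\neg g_i$ is the set of points whose only maximal successor is $\ell_i$: it is $\{c_i,\ell_i\}$ for $i=1,2$ and $\{\ell_i\}$ for $i=3,4$. By \eqref{eq:imp},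
\[
\Gamma_1=F\setminus\{c_1,r\},\qquad \Gamma_2=F\setminus\{c_2,r\},\qquad \Gamma_3=\Gamma_4=e .
\]
Let $J$ consist of $g_1,\dots,g_4$, $\top$, $F\setminus\{c_1,r\}$ and $F\setminus\{c_2,r\}$, so $e\notin J$. Give $z$ a value in $J$ and let $\Phi$ be the value of the premise. The first edge formula has value $\Phi\to F\setminus\{c_2,r\}$. This is $F\setminus\{c_2,r\}$ if $c_2\in\Phi$, and it is $\top$ if $c_2\notin \Phi$, since then $r\notin\Phi$. The second has value $\Phi\to e$, which is $\top$ unless $r\in\Phi$; and $r\in\Phi$ would mean that $z$ has the value $e$ of $\Gamma_3$, which is not in $J$. So while the $p_i$ keep the values $g_i$, the value $e$ of $\Gamma_3$ and $\Gamma_4$ is never produced. The computation is an instance of the following lemma.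

\begin{lemma}\label{lem:check}
Let $F$ have a least point $r$, let $e=F\setminus\{r\}$, let $W\subseteq F$, and let $\Phi$ be an upset. Then
\[
\Phi\to\big((F\setminus{\downarrow}W)\wedge e\big)=
\begin{cases}
F\setminus{\downarrow}(W\cap\Phi) & \text{if } W\cap\Phi\neq\varnothing,\\
\top & \text{if } W\cap\Phi=\varnothing \text{ and } \Phi\neq\top,\\
e & \text{if } W=\varnothing \text{ and } \Phi=\top,
\end{cases}
\]
and exactly one of the three cases occurs.
\end{lemma}

\begin{proof}
Put $W'=W\cup\{r\}$, so the consequent is $F\setminus{\downarrow}W'$. By \eqref{eq:imp} the left side is $F\setminus{\downarrow}(\Phi\cap{\downarrow}W')$. If $w'\in\Phi$ and $w'\le w\in W'$, then $w\in\Phi$; hence ${\downarrow}(\Phi\cap{\downarrow}W')={\downarrow}(\Phi\cap W')$. If $W\cap\Phi\ne\varnothing$, then ${\downarrow}(W\cap\Phi)$ already contains $r$ and equals ${\downarrow}(\Phi\cap W')$. If $W\cap\Phi=\varnothing$ and $\Phi\neq\top$, then $r\notin\Phi$ and $\Phi\cap W'=\varnothing$. If $W\cap\Phi=\varnothing$ and $\Phi=\top$, then $W=\varnothing$ and $\Phi\cap W'=\{r\}$.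
\end{proof}

So a check that fails anywhere in the frame cannot produce $e$, and a check that passes everywhere is a true equation between upsets, which we can use.

The example has a flaw: Definition~\ref{def:E} allows substitution for the $p_i$ too. Interchanging $p_1$ and $p_3$ in $\Gamma_1$ gives a formula equivalent to $\Gamma_3$, which is therefore expressible after all. Three tasks remain. The parameters $p_i$ must be locked, so that every other choice of their values is useless (Section~\ref{sec:rigid}). Infinitely many configurations must be named by formulas in finitely many parameters, generated from a finite list (Section~\ref{sec:ladder}). And since one formula must serve for all counter values, its premise must check that its arguments are consecutive counter values (Lemma~\ref{lem:seq}).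

\section{Two-counter programs}\label{sec:prog}

A \emph{program} $P$ consists of a finite set $Q$ of states, $|Q|\ge2$, and finitely many rules of the forms $\mathrm{inc}_\varepsilon(q,q')$, $\mathrm{dec}_\varepsilon(q,q')$, $\mathrm{zero}_\varepsilon(q,q')$ with $\varepsilon\in\{1,2\}$ and $q,q'\in Q$. \emph{Configurations} are triples in $Q\times\mathbb N^2$. The \emph{steps by a rule $\varrho$} are the pairs $s_\varrho(m,n)\to s'_\varrho(m,n)$ for $m,n\in\mathbb N$, where
\[
\begin{array}{c|cc}
\varrho & s_\varrho(m,n) & s'_\varrho(m,n)\\ \hline
\mathrm{inc}_1(q,q') & (q,m,n) & (q',m+1,n)\\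
\mathrm{dec}_1(q,q') & (q,m+1,n) & (q',m,n)\\
\mathrm{zero}_1(q,q') & (q,0,n) & (q',0,n)
\end{array}
\qquad
\begin{array}{c|cc}
\varrho & s_\varrho(m,n) & s'_\varrho(m,n)\\ \hline
\mathrm{inc}_2(q,q') & (q,m,n) & (q',m,n+1)\\
\mathrm{dec}_2(q,q') & (q,m,n+1) & (q',m,n)\\
\mathrm{zero}_2(q,q') & (q,m,0) & (q',m,0)
\end{array}
\]
A configuration is \emph{reachable} from $s_0$ if it is obtained from $s_0$ by finitely many steps, possibly none.

A \emph{two-counter machine} has one instruction at each state other than the halting state $h$: either ``increment counter $\varepsilon$ and go to $q'$'', or ``decrement counter $\varepsilon$ and go to $q'$, or, if it is zero, jump to $q''$''. Minsky's theorem \cite{minsky61}, \cite[Ch.~14]{minsky67} says that for every partial recursive function $f$ there is such a machine which, started at $(q_0,2^x,0)$, halts if and only if $f(x)$ is defined.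

\begin{proposition}\label{prop:minsky}
There are programs $P_0$ and $P_0^{-1}$ with the same states, among them $q_0\ne h$, and a $\Sigma^0_1$-complete set $X_0\subseteq\mathbb N$ such that for all $x$ the following are equivalent: $x\in X_0$; $(h,0,0)$ is reachable from $(q_0,2^x,0)$ in $P_0$; $(q_0,2^x,0)$ is reachable from $(h,0,0)$ in $P_0^{-1}$.
\end{proposition}

\begin{proof}
Take $f$ with $\Sigma^0_1$-complete domain $X_0$ and its machine; $q_0\neq h$ since $X_0\ne\mathbb N$. Translate an increment at $q$ into $\mathrm{inc}_\varepsilon(q,q')$ and a decrement at $q$ into the pair $\mathrm{dec}_\varepsilon(q,q')$, $\mathrm{zero}_\varepsilon(q,q'')$. Add $\mathrm{dec}_1(h,h)$ and $\mathrm{dec}_2(h,h)$; this is $P_0$. If the machine halts, the added rules empty both counters. If $(h,0,0)$ is reached, the steps up to the first visit to $h$ are a halting run of the machine. To obtain $P_0^{-1}$, replace $\mathrm{inc}_\varepsilon(q,q')$ by $\mathrm{dec}_\varepsilon(q',q)$, $\mathrm{dec}_\varepsilon(q,q')$ by $\mathrm{inc}_\varepsilon(q',q)$, and $\mathrm{zero}_\varepsilon(q,q')$ by $\mathrm{zero}_\varepsilon(q',q)$.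 By the table, the steps of $P_0^{-1}$ are the reversed steps of $P_0$.
\end{proof}

The initial configuration will be built into $\Sigma$ and the target into $A$. So $P_0^{-1}$, whose start is fixed, will give a fixed $\Sigma$, and $P_0$, whose target is fixed, will give a fixed $A$.

\section{The frame and the invariant set}\label{sec:frame}

Until Section~\ref{sec:proofs} fix a program $P$, a configuration $s_0$, and an integer $d\ge|Q|+10$, the number of parameters. Let $R$ be the set of configurations reachable from $s_0$. The frame below depends on $R$ and need not be computable; it is used only in the proof. The formulas will depend only on $P$, $s_0$ and $d$.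

A counter value will be a point on an infinite descending ladder. For $i,j\in\mathbb N$ write $i\sqsubseteq j$ if $i=j$ or $i\ge j+2$. This is a partial order, and
\begin{equation}\label{eq:notle}
i\not\sqsubseteq j\iff i<j\ \text{ or }\ i=j+1 .
\end{equation}
The frame $F$ has four layers, listed from the top.
\begin{itemize}
\item The set $K$ of maximal points consists of the \emph{gauge points} $\kappa_0,\dots,\kappa_d$ and the \emph{labels} $\ell^\varepsilon_j$ ($\varepsilon\in\{1,2\}$, $0\le j\le3$) and $\ell_q$ ($q\in Q$).
\item There are two \emph{ladders} $\mathcal A^\varepsilon=\{a^\varepsilon_i:i\in\mathbb N\}$, one for each counter.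
\item $\mathcal C=\{c_s:s\in R\}$ has one point for each \emph{reachable} configuration.
\item There is a root $r$.
\end{itemize}
Points outside $K$ are called \emph{lower}. The order is given by listing what each point sees. A point of $K$ sees only itself, and $r$ sees everything. Every lower point sees itself and all gauge points. In addition,
\begin{itemize}
\item $a^\varepsilon_i$ sees the $a^\varepsilon_j$ with $i\sqsubseteq j$, and the $\ell^\varepsilon_j$ with $i\sqsubseteq j$, $j\le 3$;
\item $c_{(q,m,n)}$ sees $\ell_q$, the $a^1_j$ with $j\le m$, the $a^2_j$ with $j\le n$, the $\ell^1_j$ with $j\le\min(m,3)$, and the $\ell^2_j$ with $j\le\min(n,3)$.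
\end{itemize}
The relation is antisymmetric because it never goes from a layer to a lower one, and inside a layer it is equality or a copy of $\sqsubseteq$. For transitivity, let $w\le w'$ with $w\ne r$ and $w'\neq w$ lower; then $w'$ is some $a^\varepsilon_j$, and we need $w$ to see all that $w'$ sees. If $w=a^\varepsilon_i$ this is transitivity of $\sqsubseteq$. If $w\in\mathcal C$ it holds because $j\sqsubseteq j'$ implies $j'\le j$. From the lists,
\begin{equation}\label{eq:label}
w\le \ell^\varepsilon_j\iff w\le a^\varepsilon_j\qquad\text{for lower } w \text{ and } j\le3 .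
\end{equation}
Figure~\ref{fig:ladder} shows a ladder.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.85, every node/.style={inner sep=2pt}]
\foreach \i in {0,...,7} \node (a\i) at ({2*mod(\i,2)},{-0.7*\i}) {$a^1_{\i}$};
\foreach \i/\j in {2/0,3/1,4/2,5/3,6/4,7/5,3/0,4/1,5/2,6/3,7/4} \draw (a\i)--(a\j);
\node at (1,-5.4) {$\vdots$};
\node (c) at (-2.5,-2.4) {$c_{(q,2,n)}$};
\draw[dashed] (c)--(a2);
\draw[dashed] (c) to[bend left=25] (a1);
\end{tikzpicture}
\caption{The top of the first ladder, where $a^1_i$ lies strictly below $a^1_j$ exactly when $i\ge j+2$. Lines join each point to its immediate successors $a^1_{i-2}$ and $a^1_{i-3}$. A configuration point with first counter $2$ (dashed lines) lies below $a^1_0,a^1_1,a^1_2$ and below no other point of this ladder.}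
\label{fig:ladder}
\end{figure}

The parameters are to tell the points of $K$ apart. There are $|Q|+8$ labels; fix a bijection $\ell\mapsto\#\ell$ from the labels onto $\{3,\dots,|Q|+10\}$. To each $\mu\in K$ attach its \emph{type} $T_\mu\subseteq\{1,\dots,d\}$:
\[
T_{\kappa_j}=\{1,\dots,j\}\quad(0\le j\le d),\qquad T_\ell=\{\#\ell\}\quad(\ell \text{ a label}).
\]
The types are pairwise distinct, and $\{2\}$ is not a type. Define upsets
\[
g_i=\{\mu\in K:i\in T_\mu\}\quad(1\le i\le d),\qquad \psi^\varepsilon_i=F\setminus{\downarrow}a^\varepsilon_i\quad(i\in\mathbb N),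
\]
\[
\chi_Z=F\setminus{\downarrow}Z=F\setminus(Z\cup\{r\})\quad(\varnothing\ne Z\subseteq\mathcal C),\qquad e=F\setminus\{r\},
\]
and let $\bar g=(g_1,\dots,g_d)$. The upset $\psi^\varepsilon_i$ stands for the value $i$ of counter $\varepsilon$, and $\chi_{\{c_s\}}$ stands for the configuration $s$. The invariant set is
\[
J=\{g_1,\dots,g_d\}\cup\{\top\}\cup\{\psi^\varepsilon_i:\varepsilon\in\{1,2\},\ i\in\mathbb N\}\cup\{\chi_Z:\varnothing\neq Z\subseteq\mathcal C\}.
\]
We call the $g_i$ \emph{generators}. They are contained in $K$ and omit $\kappa_0$; every other member of $J$ contains $K$. They are pairwise distinct, since for $i<j$ the point $\kappa_i$ lies in $g_i$ and not in $g_j$. The $\psi^\varepsilon_i$ are pairwise distinct, since $a^\varepsilon_i$ is the greatest point outside $\psi^\varepsilon_i$. Finally $e\notin J$: the upset $\top$ contains $r$, and every other member of $J$ omits a point different from $r$.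

\section{Locking the parameters}\label{sec:rigid}

All formulas below contain the \emph{parameters} $\bar p=(p_1,\dots,p_d)$, which we suppress from the notation; $z$, $y$, $v_i$, $u_i$, \dots\ denote other variables. For $\mu\in K$ put
\[
\pi_\mu=\bigwedge_{i\in T_\mu}p_i\wedge\bigwedge_{i\notin T_\mu}\neg p_i,\qquad N_\mu=\neg\pi_\mu ,
\]
where $i$ ranges over $\{1,\dots,d\}$. Write $N^\varepsilon_j=N_{\ell^\varepsilon_j}$ and $N_q=N_{\ell_q}$, and let
\[
D=\bigvee_{j=0}^{d}N_{\kappa_j},\qquad E=\bigvee_{\mu\in K}N_\mu,\qquad
\alpha^\varepsilon=\bigwedge_{j=0}^{3}N^{3-\varepsilon}_j,\qquad \theta_q=\bigwedge_{q'\ne q}N_{q'} .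
\]
Let $\bar U=(U_1,\dots,U_d)$ be upsets of $F$. Since maximal points behave classically and every point sees one,
\begin{equation}\label{eq:N}
w\notin N_\mu(\bar U)\iff w \text{ sees some } \mu'\in K \text{ with } \{i:\mu'\in U_i\}=T_\mu .
\end{equation}

\begin{lemma}\label{lem:values}
At $\bar p:=\bar g$ the values are as follows.
\begin{enumerate}
\item[(i)] $N_\mu=F\setminus{\downarrow}\mu$.
\item[(ii)] $D=K$.
\item[(iii)] $E=e$.
\item[(iv)] $\alpha^\varepsilon\setminus K=\mathcal A^\varepsilon$.
\item[(v)] $r\notin\theta_q$, and $c_{(q',m,n)}\in\theta_q$ if and only if $q'=q$.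
\end{enumerate}
\end{lemma}

\begin{proof}
(i) We have $\{i:\mu'\in g_i\}=T_{\mu'}$, and types are distinct; use \eqref{eq:N}.

(ii) A lower point sees every $\kappa_j$. A point of $K$ differs from $\kappa_0$ or from $\kappa_1$ and does not see it.

(iii) By (i), $E$ is the set of points that fail to see some point of $K$. The root sees all of $K$. Points of $K$ are in $D\subseteq E$. The point $a^\varepsilon_i$ does not see $\ell^{3-\varepsilon}_0$. The point $c_{(q,m,n)}$ does not see $\ell_{q'}$ for $q'\neq q$, and such a $q'$ exists as $|Q|\ge2$.

(iv) By (i), $\alpha^1$ is the set of points that see none of $\ell^2_0,\dots,\ell^2_3$. The points $a^1_i$ see none. The point $a^2_j$ sees $\ell^2_j$ if $j\le3$ and $\ell^2_0$ if $j\ge4$. Points of $\mathcal C$ and $r$ see $\ell^2_0$. Exchange the indices $1,2$ for $\alpha^2$.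

(v) The conjunction $\theta_q$ is nonempty as $|Q|\ge2$, and $r$ sees every $\ell_{q''}$. The only state label seen by $c_{(q',m,n)}$ is $\ell_{q'}$.
\end{proof}

The formula $D$ is the lock. Every formula of our list will be implied by $D$. At $\bar g$ this costs nothing, since $D$ is then only the top layer. At any other tuple from $J$ it forces the value $\top$, by the next lemma. The gauge points exist for this purpose: their types form a chain that fixes the order of the parameters.

\begin{lemma}[rigidity]\label{lem:rigid}
If $\bar U\in J^d$ and $D(\bar U)\neq\top$, then $\bar U=\bar g$.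
\end{lemma}

\begin{proof}
Since $r\notin D(\bar U)$, \eqref{eq:N} gives for each $j\in\{0,\dots,d\}$ a point $\mu_j\in K$ with $\{i:\mu_j\in U_i\}=\{1,\dots,j\}$. The point $\mu_0$ lies in no $U_i$, so no $U_i$ contains $K$, and each $U_i$ is a generator $g_{\tau(i)}$. Then $\{i:\mu\in U_i\}=\tau^{-1}(T_\mu)$, so
\[
\tau^{-1}(T_{\mu_j})=\{1,\dots,j\}\qquad(0\le j\le d).
\]
If $\tau(i)=\tau(i')$ with $i<i'$, every preimage contains both or neither of $i,i'$, while $\{1,\dots,i\}$ contains only $i$. So $\tau$ is a permutation of $\{1,\dots,d\}$, and $T_{\mu_j}=\tau(\{1,\dots,j\})$ has $j$ elements. For $j\ge2$ the only type with $j$ elements is $\{1,\dots,j\}$, so $\tau$ maps $\{1,\dots,j\}$ to itself. Hence $\tau(i)=i$ for $i\ge3$, and $\tau(1)\in\{1,2\}$. As $\{\tau(1)\}=T_{\mu_1}$ is a type and $\{2\}$ is not, $\tau(1)=1$ and $\tau$ is the identity.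
\end{proof}

The last step is why the labels are numbered from $3$: if $\{2\}$ were a type, the tuple $(g_2,g_1,g_3,\dots,g_d)$ would realize all the sets $\{1,\dots,j\}$ and escape the lock.

From now on, a formula with upsets written for its arguments denotes its value with $\bar p:=\bar g$.

\section{Counting on the ladder}\label{sec:ladder}

The labels give formulas for $\psi^\varepsilon_0,\dots,\psi^\varepsilon_3$. We need one formula that produces the next value from earlier ones. On a ladder (drop $\varepsilon$), the points below both $a_0$ and $a_1$ are the $a_l$ with $l\ge3$, and $a_3$ is the only one of them not below $a_2$. Among the $a_l$ with $l\geq4$, which are the points below $a_0,a_1,a_2$, only $a_4$ is not below $a_3$. So $a_4$ is the unique ladder point that lies outside $\psi_2$, sees a point of $\psi_2\setminus\psi_0$ (namely $a_0$) and a point of $\psi_2\setminus\psi_1$ (namely $a_1$), but does not see the ladder point $a_3$ of $\psi_2\setminus(\psi_0\cup\psi_1)$. The following formula fails exactly at and below such points: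
\[
S^\varepsilon(x_1,x_2,y)=\big[\alpha^\varepsilon\wedge(y\to x_1\vee x_2\vee D)\big]\to\big[y\vee(y\to x_1\vee D)\vee(y\to x_2\vee D)\big].
\]
The disjuncts $D$ make the top layer invisible. The conjunct $\alpha^\varepsilon$ restricts attention to the ladder; this matters because $c_{(q,2,n)}$ and $a^1_4$ see the same points $a^1_0,a^1_1,a^1_2$ above them. Since any member of $J$ may be substituted, we must compute $S^\varepsilon$ on all of $J$.

\begin{lemma}\label{lem:S}
Let $X_1,X_2,Y\in J$. Suppose that for some $k$ we have $\{X_1,X_2\}=\{\psi^\varepsilon_k,\psi^\varepsilon_{k+1}\}$ and $Y=\psi^\varepsilon_j$ with $j\in\{k+2,k+3,k+4\}$. Then $S^\varepsilon(X_1,X_2,Y)=\psi^\varepsilon_l$, where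
\[
\begin{array}{c|ccc}
j & k+2 & k+3 & k+4\\ \hline
l & k+4 & k+3 & k+4
\end{array}
\]
In all other cases $S^\varepsilon(X_1,X_2,Y)=\top$.
\end{lemma}

\begin{proof}
Drop $\varepsilon$. By \eqref{eq:imp}, $S(X_1,X_2,Y)=F\setminus{\downarrow}W$, where $W$ is the set of points in the antecedent and not in the consequent. The consequent contains $Y\to X_1\vee K\supseteq K$, so $W\subseteq\mathcal A$ by Lemma~\ref{lem:values}(iv). A point of $\mathcal A$ sees only points of $\mathcal A\cup K$. Therefore $a\in \mathcal A$ is in $W$ if and only if
\begin{enumerate}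
\item[(1)] $a\notin Y$;
\item[(2)] $a$ sees a point of $\mathcal A\cap Y$ outside $X_1$;
\item[(3)] $a$ sees a point of $\mathcal A\cap Y$ outside $X_2$;
\item[(4)] $a$ sees no point of $\mathcal A\cap Y$ outside $X_1\cup X_2$.
\end{enumerate}
The intersection of a member of $J$ with $\mathcal A$ is empty for a generator, is $\mathcal A\setminus{\downarrow}a_i$ for $\psi_i$, and is $\mathcal A$ for the remaining members ($\top$, the $\chi_Z$, and the $\psi$ of the other ladder). If $Y\cap\mathcal A$ is $\varnothing$, (2) fails; if it is $\mathcal A$, (1) fails. If $X_1\cap\mathcal A=\mathcal A$, (2) fails; if $X_1\cap\mathcal A=\varnothing$, the point given by (3) violates (4). If $X_2\cap \mathcal A=\mathcal A$, (3) fails; if $X_2\cap\mathcal A=\varnothing$, the point given by (2) violates (4). In these cases $W=\varnothing$.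

Now let $X_1=\psi_h$, $X_2=\psi_i$, $Y=\psi_j$ and $a=a_l$. We have $a_m\notin\psi_j$ if and only if $m\sqsubseteq j$. Condition (2) asks for $m$ with $l\sqsubseteq m\sqsubseteq h$ and $m\not\sqsubseteq j$. Such an $m$ forces $l\sqsubseteq h$ and $h\not\sqsubseteq j$, and conversely $m=h$ then works. The same holds for (3) with $i$ in place of $h$. So the conditions read
\begin{enumerate}
\item[(1)] $l\sqsubseteq j$;
\item[(2)] $l\sqsubseteq h$ and $h\not\sqsubseteq j$;
\item[(3)] $l\sqsubseteq i$ and $i\not\sqsubseteq j$;
\item[(4)] there is no $m$ with $l\sqsubseteq m$, $m\sqsubseteq h$, $m\sqsubseteq i$, $m\not\sqsubseteq j$.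
\end{enumerate}
If $h=i$ or $|h-i|\ge2$, then $m=\max(h,i)$ satisfies $m\sqsubseteq h$ and $m\sqsubseteq i$, and (2) or (3) gives $l\sqsubseteq m\not\sqsubseteq j$, against (4). So $W=\varnothing$.

Let $\{h,i\}=\{k,k+1\}$. The common $\sqsubseteq$-lower bounds of $k$ and $k+1$ are the numbers $\ge k+3$. By \eqref{eq:notle}, $k\not\sqsubseteq j$ means $j>k$ or $j=k-1$, and $k+1\not\sqsubseteq j$ means $j>k+1$ or $j=k$; both hold exactly when $j\ge k+2$. So $W=\varnothing$ for $j\le k+1$. For $j\geq k+2$, $a_l\in W$ if and only if $l\ge k+3$, $l\sqsubseteq j$, and $l\not\sqsubseteq m$ for all $m$ in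
\[
M=\{m\ge k+3:m\not\sqsubseteq j\}=\{m: k+3\le m\le j-1\}\cup\{j+1\}.
\]
\begin{itemize}
\item $j=k+2$, $M=\{k+3\}$. Given $l\ge k+3$, the condition $l\not\sqsubseteq k+3$ means $l=k+4$, and $k+4\sqsubseteq k+2$. So $W=\{a_{k+4}\}$.
\item $j=k+3$, $M=\{k+4\}$. Given $l\geq k+3$, the condition $l\not\sqsubseteq k+4$ means $l\in\{k+3,k+5\}$, and both are $\sqsubseteq k+3$. So $W=\{a_{k+3},a_{k+5}\}$ and ${\downarrow}W={\downarrow}a_{k+3}$.
\item $j=k+4$, $M=\{k+3,k+5\}$. Again $l\not\sqsubseteq k+3$ means $l=k+4$, which satisfies $l\sqsubseteq j$ and $l\not\sqsubseteq k+5$. So $W=\{a_{k+4}\}$.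
\item $j\ge k+5$, $M\supseteq\{k+3,k+4\}$. The first element forces $l=k+4$, which the second excludes. So $W=\varnothing$.
\end{itemize}
This gives the table.
\end{proof}

Since $r\notin\psi^\varepsilon_l$, the upset $S^\varepsilon(X_1,X_2,Y)\wedge e$ is $\psi^\varepsilon_l$ in the cases of the table and is $e\notin J$ otherwise. This is the role of $E$: conjoined with it, a computation on meaningless arguments returns the forbidden value instead of $\top$. Define formulas in the parameters alone by
\[
V^\varepsilon_i=N^\varepsilon_i\vee D\quad(0\le i\le3),\qquad V^\varepsilon_{i+4}=S^\varepsilon(V^\varepsilon_i,V^\varepsilon_{i+1},V^\varepsilon_{i+2})\wedge E\quad(i\ge0).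
\]

\begin{lemma}\label{lem:V}
At $\bar p:=\bar g$ the formula $V^\varepsilon_i$ has value $\psi^\varepsilon_i$.
\end{lemma}

\begin{proof}
For $i\le3$ the value is $(F\setminus{\downarrow}\ell^\varepsilon_i)\cup K$, which agrees with $\psi^\varepsilon_i$ on $K$ and, by \eqref{eq:label}, on lower points. For larger indices use induction and the column $j=k+2$ of Lemma~\ref{lem:S}.
\end{proof}

\begin{remark}\label{rem:nottab}
The formulas $V^1_0,V^1_1,\dots$ in $d$ variables have distinct values, so they are pairwise inequivalent and $I$ is not locally tabular.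
\end{remark}

One equation $v_4\leftrightarrow S^\varepsilon(v_0,v_1,v_2)\wedge E$ does not force its arguments to be consecutive: the table is symmetric in $X_1,X_2$ and has two extra columns. Three overlapping equations do force it. Put
\[
\mathrm{Seq}^\varepsilon(v_0,\dots,v_6)=\bigwedge_{i=0}^{2}\Big(v_{i+4}\leftrightarrow\big(S^\varepsilon(v_i,v_{i+1},v_{i+2})\wedge E\big)\Big).
\]

\begin{lemma}\label{lem:seq}
\begin{enumerate}
\item[(i)] $\mathrm{Seq}^\varepsilon(V^\varepsilon_k,\dots,V^\varepsilon_{k+6})\in I$ for all $k\ge0$.
\item[(ii)] If $U_0,\dots,U_6\in J$ and $\mathrm{Seq}^\varepsilon(U_0,\dots,U_6)=\top$, then there is $k$ with $U_i=\psi^\varepsilon_{k+i}$ for $0\le i\le6$.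
\end{enumerate}
\end{lemma}

\begin{proof}
(i) By the definition of $V^\varepsilon_{k+i+4}$, the two sides of the $i$-th conjunct are the same formula.

(ii) We have $U_{i+4}=S^\varepsilon(U_i,U_{i+1},U_{i+2})\wedge e$ for $i=0,1,2$. As $U_{i+4}\in J$ and $e\notin J$, each of the three triples is a case of the table in Lemma~\ref{lem:S}. So $U_i=\psi^\varepsilon_{n_i}$ for all $i$, with unique $n_i$. The first triple gives $\{n_0,n_1\}=\{k,k+1\}$ and $n_2\geq k+2$ for some $k$. In the second triple $n_1$ and $n_2$ differ by $1$, so $n_1=k+1$, $n_2=k+2$, $n_0=k$, and the first equation gives $n_4=k+4$. The second triple also gives $n_3\ge k+3$. In the third triple $n_2$ and $n_3$ differ by $1$, so $n_3=k+3$. Now the second and third triples are consecutive, and the table gives $n_5=k+5$ and $n_6=k+6$.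
\end{proof}

The infinitely many $V^\varepsilon_i$ will be generated by the checked formula
\[
G^\varepsilon=\mathrm{Seq}^\varepsilon(v_0,\dots,v_6)\to\big(S^\varepsilon(v_3,v_4,v_5)\wedge E\big).
\]
The third equation of $\mathrm{Seq}^\varepsilon$ cannot be dropped here. The values $\psi^\varepsilon_0,\psi^\varepsilon_1,\psi^\varepsilon_2,\psi^\varepsilon_4,\psi^\varepsilon_4,\psi^\varepsilon_4$ for $v_0,\dots,v_5$ satisfy the first two equations by the table, and they give the consequent the value $e$.

\section{Configurations and the simulation theorem}\label{sec:sigma}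

A point $c_{(q,m,n)}$ is recognized by three features. It sees the tops of both ladders, it has state $q$, and its counters are read off from
\begin{equation}\label{eq:cpsi}
c_{(q,m,n)}\in\psi^1_i\iff m<i,\qquad c_{(q,m,n)}\in\psi^2_i\iff n<i ,
\end{equation}
so that the first counter is $m$ exactly when the point lies in $\psi^1_{m+1}\setminus\psi^1_m$. Accordingly put
\[
C_q(x,x',y,y')=[\theta_q\wedge x'\wedge y']\to[x\vee y\vee N^1_0\vee N^2_0\vee D],
\]
\[
\mathrm{Conf}(q,m,n)=C_q(V^1_m,V^1_{m+1},V^2_n,V^2_{n+1})\wedge E .
\]

\begin{lemma}\label{lem:C}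
\begin{enumerate}
\item[(i)] For upsets $X,X',Y,Y'$ we have $C_q(X,X',Y,Y')=F\setminus{\downarrow}Z$, where $Z$ is the set of points of $\mathcal C$ with state $q$ lying in $(X'\cap Y')\setminus(X\cup Y)$.
\item[(ii)] For the arguments $\psi^1_m,\psi^1_{m+1},\psi^2_n,\psi^2_{n+1}$ the set $Z$ is $\{c_{(q,m,n)}\}$ if $(q,m,n)\in R$ and is empty otherwise.
\item[(iii)] At $\bar p:=\bar g$, $\mathrm{Conf}(s)$ has value $\chi_{\{c_s\}}$ if $s\in R$ and value $e$ if $s\notin R$.
\end{enumerate}
\end{lemma}

\begin{proof}
(i) By \eqref{eq:imp} and Lemma~\ref{lem:values}, the value is $F\setminus{\downarrow}Z$ for the set $Z$ of lower points in $\theta_q\cap X'\cap Y'$, outside $X\cup Y$, that see both $\ell^1_0$ and $\ell^2_0$. The lower points that see both labels are $r$ and the points of $\mathcal C$, and $\theta_q$ retains exactly those of $\mathcal C$ with state $q$. (ii) By \eqref{eq:cpsi}, $c_{(q,m_1,n_1)}\in Z$ means $m\le m_1<m+1$ and $n\le n_1<n+1$. (iii) Combine (ii) with Lemma~\ref{lem:V} and $E=e$.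
\end{proof}

For a rule $\varrho$ with states $(q,q')$ define argument lists by
\[
\begin{array}{c|cc}
\varrho & \bar x_\varrho & \bar x'_\varrho\\ \hline
\mathrm{inc}_1 & v_0,v_1,u_0,u_1 & v_1,v_2,u_0,u_1\\
\mathrm{dec}_1 & v_1,v_2,u_0,u_1 & v_0,v_1,u_0,u_1\\
\mathrm{zero}_1 & V^1_0,V^1_1,u_0,u_1 & V^1_0,V^1_1,u_0,u_1
\end{array}
\qquad
\begin{array}{c|cc}
\varrho & \bar x_\varrho & \bar x'_\varrho\\ \hline
\mathrm{inc}_2 & v_0,v_1,u_0,u_1 & v_0,v_1,u_1,u_2\\
\mathrm{dec}_2 & v_0,v_1,u_1,u_2 & v_0,v_1,u_0,u_1\\
\mathrm{zero}_2 & v_0,v_1,V^2_0,V^2_1 & v_0,v_1,V^2_0,V^2_1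
\end{array}
\]
and let
\[
\mathrm{Step}_\varrho=\Big[\big(z\leftrightarrow (C_q(\bar x_\varrho)\wedge E)\big)\wedge\mathrm{Seq}^1(v_0,\dots,v_6)\wedge\mathrm{Seq}^2(u_0,\dots,u_6)\Big]\to\big(C_{q'}(\bar x'_\varrho)\wedge E\big).
\]
Comparing this table with the one in Section~\ref{sec:prog} row by row gives the property for which it was made:
\begin{equation}\label{eq:sub}
\begin{array}{l}
\text{the substitution } v_i:=V^1_{m+i},\ u_i:=V^2_{n+i} \text{ turns } C_q(\bar x_\varrho)\wedge E \text{ into } \mathrm{Conf}(s_\varrho(m,n))\\
\text{and } C_{q'}(\bar x'_\varrho)\wedge E \text{ into } \mathrm{Conf}(s'_\varrho(m,n)).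
\end{array}
\end{equation}
The list $\Sigma=\Sigma_{P,s_0}$ consists of the fourteen formulas $V^\varepsilon_i$ with $i\le6$, the formulas $G^1$, $G^2$ and $\mathrm{Conf}(s_0)$, and $\mathrm{Step}_\varrho$ for each rule $\varrho$ of $P$. It is computable from $P,s_0,d$. The formula $\mathrm{Conf}(s)$ is computable from $s$ and depends only on $s$, $Q$, $d$ and the numbering of the labels.

\begin{lemma}\label{lem:D}
$D\to B\in I$ for every $B\in\Sigma$.
\end{lemma}

\begin{proof}
$D$ implies $E$, since its disjuncts are disjuncts of $E$. It implies $y\to x_1\vee D$, a disjunct of the consequent of $S^\varepsilon$, and it is itself a disjunct of the consequent of $C_q$. As $\Psi\to(\Phi\to\Psi)\in I$, $D$ implies $S^\varepsilon(\dots)$ and $C_q(\dots)$ for all arguments. Every member of $\Sigma$ is $N^\varepsilon_i\vee D$, or a conjunction of $E$ with such an $S^\varepsilon(\dots)$ or $C_q(\dots)$, or an implication with such a conjunction as consequent.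
\end{proof}

\begin{proposition}\label{prop:closed}
Every member of $\Sigma$ preserves $J$.
\end{proposition}

\begin{proof}
Fix an assignment in $J$. If $\bar p$ receives a tuple other than $\bar g$, then $D$ has value $\top$ by Lemma~\ref{lem:rigid}, and so has every member of $\Sigma$ by Lemma~\ref{lem:D} and soundness. Let $\bar p:=\bar g$. The $V^\varepsilon_i$ and $\mathrm{Conf}(s_0)$ have values $\psi^\varepsilon_i$ and $\chi_{\{c_{s_0}\}}$ by Lemmas~\ref{lem:V} and~\ref{lem:C}(iii), as $s_0\in R$. The value of each remaining formula has the form $\Phi\to((F\setminus{\downarrow}W)\wedge e)$. For $G^\varepsilon$, Lemma~\ref{lem:S} lets us take $W=\{a^\varepsilon_l\}$ if $S^\varepsilon(v_3,v_4,v_5)$ has value $\psi^\varepsilon_l$, and $W=\varnothing$ if it has value $\top$. For $\mathrm{Step}_\varrho$, $W\subseteq\mathcal C$ is the set $Z$ of Lemma~\ref{lem:C}(i) for $C_{q'}(\bar x'_\varrho)$. Apply Lemma~\ref{lem:check}. In its first case the value is $\psi^\varepsilon_l$ or $\chi_{W\cap\Phi}$; this is why $J$ contains $\chi_Z$ for all nonempty $Z$, since a partly failed check may let through several configuration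 points. In the second case the value is $\top$. It remains to exclude the third case, that is, to show that $\Phi=\top$ implies $W\neq\varnothing$.

For $G^\varepsilon$, if $\Phi=\top$, then $v_i$ has value $\psi^\varepsilon_{k+i}$ by Lemma~\ref{lem:seq}(ii), and $S^\varepsilon(\psi^\varepsilon_{k+3},\psi^\varepsilon_{k+4},\psi^\varepsilon_{k+5})=\psi^\varepsilon_{k+7}$. So $W=\{a^\varepsilon_{k+7}\}$.

For $\mathrm{Step}_\varrho$, if $\Phi=\top$, then all three conjuncts of the premise have value $\top$. By Lemma~\ref{lem:seq}(ii) there are $m,n$ such that $v_i,u_i$ have values $\psi^1_{m+i},\psi^2_{n+i}$. These are the values of $V^1_{m+i},V^2_{n+i}$, so by \eqref{eq:sub} the formula $C_q(\bar x_\varrho)\wedge E$ has the value of $\mathrm{Conf}(s)$ for $s=s_\varrho(m,n)$. The first conjunct says that this is also the value of $z$, which lies in $J$ and so differs from $e$. By Lemma~\ref{lem:C}(iii), $s\in R$. Since $R$ is closed under steps, $s'=s'_\varrho(m,n)\in R$, and $W=\{c_{s'}\}$ by \eqref{eq:sub} and Lemma~\ref{lem:C}(ii).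
\end{proof}

\begin{theorem}[simulation]\label{thm:sim}
For every configuration $s$, $\mathrm{Conf}(s)\in E_I(\Sigma)$ if and only if $s\in R$.
\end{theorem}

\begin{proof}
Suppose $s\notin R$. At $\bar p:=\bar g\in J^d$ the value of $\mathrm{Conf}(s)$ is $e\notin J$ by Lemma~\ref{lem:C}(iii), so $\mathrm{Conf}(s)$ does not preserve $J$. By Proposition~\ref{prop:closed} and Lemma~\ref{lem:inv}, $\mathrm{Conf}(s)\notin E_I(\Sigma)$.

For the converse we first show $V^\varepsilon_i\in E_I(\Sigma)$ by induction on $i$. For $i\le6$ the formula is in $\Sigma$. For $i=k+7$, substitute $v_j:=V^\varepsilon_{k+j}$ $(0\le j\le 6)$ in $G^\varepsilon$, leaving the parameters in place. The premise is a theorem by Lemma~\ref{lem:seq}(i), so the result is equivalent to $S^\varepsilon(V^\varepsilon_{k+3},V^\varepsilon_{k+4},V^\varepsilon_{k+5})\wedge E=V^\varepsilon_{k+7}$.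

Now use induction on the number of steps from $s_0$. We have $\mathrm{Conf}(s_0)\in\Sigma$. Let $s=s_\varrho(m,n)\to s'=s'_\varrho(m,n)$ be a step with $\mathrm{Conf}(s)\in E_I(\Sigma)$. Substitute $z:=\mathrm{Conf}(s)$, $v_i:=V^1_{m+i}$, $u_i:=V^2_{n+i}$ in $\mathrm{Step}_\varrho$. By \eqref{eq:sub} the first conjunct of the premise becomes $\mathrm{Conf}(s)\leftrightarrow\mathrm{Conf}(s)$, and the other two are theorems by Lemma~\ref{lem:seq}(i). So the result is equivalent to its consequent, which is $\mathrm{Conf}(s')$.
\end{proof}

\section{One formula, and the proofs of the theorems}\label{sec:proofs}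

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Let $P=P_0^{-1}$, $s_0=(h,0,0)$ and $\Sigma^*=\Sigma_{P,s_0}$. By Theorem~\ref{thm:sim} and Proposition~\ref{prop:minsky}, $\mathrm{Conf}(q_0,2^x,0)\in E_I(\Sigma^*)$ if and only if $x\in X_0$. The map $x\mapsto\mathrm{Conf}(q_0,2^x,0)$ is computable and $X_0$ is undecidable.
\end{proof}

To replace the list by one formula we need a switch that selects a member of $\Sigma$. The parameters serve as its positions, because identifying two of them triggers $D$. Return to arbitrary $P$ and $s_0$ and write $\Sigma=\{B_1,\dots,B_t\}$. The length $t$ is $17$ plus the number of rules and does not depend on $d$ or $s_0$, so we may take $d\ge\max(|Q|+10,t)$. With a new variable $y$ put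
\[
B_{P,s_0}=\bigwedge_{i=1}^{t}\big((y\leftrightarrow p_i)\to B_i\big).
\]

\begin{proposition}\label{prop:single}
Let $B=B_{P,s_0}$ and let $L$ be an intermediate logic with $L\subseteq\mathrm{Log}(F)$. For every configuration $s$, $\mathrm{Conf}(s)\in E_L(\{B\})$ if and only if $s\in R$.
\end{proposition}

\begin{proof}
\emph{Each $B_i$ is in $E_I(\{B\})$.} Substitute $y:=p_i$. The $i$-th conjunct becomes equivalent to $B_i$. For $j\neq i$ let $m=\min(i,j)$ and $M=\max(i,j)$. The formula $\pi_{\kappa_m}$ has the conjuncts $p_m$ and $\neg p_M$, so $p_i\leftrightarrow p_j$ implies $N_{\kappa_m}$ in $I$, hence $D$, hence $B_j$ by Lemma~\ref{lem:D}. So the $j$-th conjunct becomes a theorem, and the whole result is equivalent to $B_i$. Therefore $E_I(\Sigma)\subseteq E_I(\{B\})\subseteq E_L(\{B\})$, the last inclusion because $I\subseteq L$. By Theorem~\ref{thm:sim}, $\mathrm{Conf}(s)\in E_L(\{B\})$ for $s\in R$.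

\emph{$B$ preserves $J$.} Fix an assignment in $J$. If $\bar p$ does not receive $\bar g$, all $B_i$ have value $\top$ by Lemmas~\ref{lem:rigid} and~\ref{lem:D}, and so has $B$. Let $\bar p:=\bar g$ and let $Y\in J$ be the value of $y$. Suppose $Y\neq g_i$. Some gauge point lies in exactly one of $Y,g_i$: the point $\kappa_0$ if $Y$ is not a generator, and $\kappa_{\min(i,j)}$ if $Y=g_j$. Every lower point sees it and so lies outside $Y\leftrightarrow g_i$. Thus $Y\leftrightarrow g_i$ is contained in $K$, the value of $D$, which is contained in the value of $B_i$ by Lemma~\ref{lem:D}; the $i$-th conjunct has value $\top$. As the generators are distinct, $Y=g_i$ holds for at most one $i\le t$. So the value of $B$ is $\top$ or the value of one $B_i$, which is in $J$ by Proposition~\ref{prop:closed}.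

Since $\mathrm{Up}(F)$ respects $L$, Lemma~\ref{lem:inv} shows that every formula of $E_L(\{B\})$ preserves $J$. For $s\notin R$ the formula $\mathrm{Conf}(s)$ does not, by Lemma~\ref{lem:C}(iii).
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}]
The relation $A\in E_I(\Sigma)$ between formulas and finite lists is recursively enumerable. Indeed, it holds exactly when there is a finite sequence of formulas ending in $A$, each justified from earlier ones by (a), (b) or (c), with a derivation in the calculus attached to each use of (b); such annotated sequences can be recognized effectively. So the sets in (1) and (2) are recursively enumerable, and it suffices to reduce $X_0$ to them.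

(1) and (3). Let $P=P_0^{-1}$, $s_0=(h,0,0)$, $d\ge\max(|Q|+10,t)$, $B=B_{P,s_0}$, and let $F^*$ be the frame for these data. For every intermediate logic $L\subseteq\mathrm{Log}(F^*)$, Propositions~\ref{prop:single} and~\ref{prop:minsky} show that $\mathrm{Conf}(q_0,2^x,0)\in E_L(\{B\})$ if and only if $x\in X_0$. This computable reduction proves (3), and for $L=I$, which is allowed by soundness, it proves (1).

(2) Let $P=P_0$, fix $d\geq\max(|Q|+10,t)$ and the numbering of the labels, and let $B^{(x)}=B_{P,(q_0,2^x,0)}$, which is computable from $x$. The formula $A=\mathrm{Conf}(h,0,0)$ does not depend on $x$. By Proposition~\ref{prop:single} with $L=I$ and Proposition~\ref{prop:minsky}, $A\in E_I(\{B^{(x)}\})$ if and only if $x\in X_0$.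
\end{proof}

\begin{thebibliography}{9}

\bibitem{eom}
\emph{Intermediate logic} (of propositions, propositional intermediate logic), Encyclopedia of Mathematics,
\texttt{https://encyclopediaofmath.org/\allowbreak index.php?\allowbreak diff=prev\&\allowbreak oldid=47390\&\allowbreak title=Intermediate\_logic}.

\bibitem{minsky61}
Minsky, Ann. of Math. 74 (1961).

\bibitem{minsky67}
Minsky, \emph{Computation: Finite and Infinite Machines}, 1967.

\end{thebibliography}
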